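
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}

\title{Plane curve germs on the Banach--Colmez space $BC(1/2)$}


\begin{abstract}
Let $BC(1/2)=(B^+_{\mathrm{crys}})^{\phi^2=p}$, embedded in $\mathbb{C}_p^2$ by $b\mapsto(\theta(b),\theta(\phi(b)))$. We show that every smooth analytic curve germ at the origin of $\mathbb{C}_p^2$ meets $BC(1/2)$, near the origin, in a set isometric to a $\mathbb{Z}_p$-lattice of rank $2$. For the parabola $y^2=x$ this shows that $(0,0)$ is not an isolated intersection point, and for all smooth germs it proves the relativistic $p$-adic sunscreen conjecture. The germ of an arbitrary plane curve, possibly singular or non-reduced, meets $BC(1/2)$ near the origin in a Cantor set. The method is to describe $BC(1/2)$ as a family of parallel graphs of one continuous $\mathbb{Q}_p$-linear map $\mathbb{C}_p\to\mathbb{C}_p$, after which the equation of the curve becomes a perturbation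 of the identity.
\end{abstract}

\section{The question and the results}

Let $p$ be a prime and let $C=\mathbb{C}_p$ be the completion of an algebraic closure of $\mathbb{Q}_p$, with $|p|=1/p$ and ring of integers $\mathcal{O}_C$. On $C^2$ we use $|(x,y)|=\max(|x|,|y|)$. Let $B^+_{\mathrm{crys}}$ be Fontaine's crystalline period ring, with its Frobenius $\phi$ and Fontaine's map $\theta:B^+_{\mathrm{crys}}\to C$. The Banach--Colmez space
\[
B=BC(1/2)=\{b\in B^+_{\mathrm{crys}}:\phi^2(b)=p\,b\}
\]
is a $\mathbb{Q}_p$-vector space. It is the space of global sections of the rank-two bundle $\mathcal{O}(1/2)$ on the Fargues--Fontaine curve $X_{\mathbb{C}_p^\flat}$. We map it to $C^2$ by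
\[
\iota:B\to C^2,\qquad \iota(b)=(\theta(b),\theta(\phi(b))).
\]
This map is injective (Lemma~\ref{lem:linear}), and we regard $B$ as a subset of $C^2$ with coordinates $x=\theta$ and $y=\theta\circ\phi$. We write $L(b)$ for $L(\iota(b))$ when $L$ is a linear form, and $|b|$ for $|\iota(b)|$.

How does $B$ meet an analytic curve through the origin? For a line $L=0$ the answer is given by an exact sequence
\[
0\to W\to B\xrightarrow{\;L\;}C\to0,\qquad W\cong\mathbb{Q}_p^2
\]
(Lemma~\ref{lem:linear}), so the line meets $B$ in a $\mathbb{Q}_p$-plane. Roughly, $B$ consists of one copy of $C$ and two copies of $\mathbb{Q}_p$; a curve removes the copy of $C$ and leaves something profinite. The relativistic $p$-adic sunscreen conjecture \cite{sunscreen} predicts that this persists for all smooth germs: if $F\in C[[x,y]]$ is convergent with $F(0)=0$ and non-vanishing gradient at $0$, then for every sufficiently small polydisk $D$ around $0$ the set $\{(x,y)\in B\cap D:F(x,y)=0\}$ is profinite of cardinality $2^{\aleph_0}$. For linear $F$ this is known as the sunscreen property.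 The problem posed in \cite{sunscreen} concerns the simplest non-linear curve, the parabola $y^2=x$: is $(0,0)$ an isolated point of $\{(x,y)\in B:y^2=x\}$?

Rescaling suggests that it is not. Since $B$ is a $\mathbb{Q}_p$-vector space, a point $(x,y)\in B$ on the parabola corresponds to a point $(x',y')=(p^{-n}x,p^{-n}y)\in B$ on the curve $x'=p^n y'^2$, and these curves tend to the tangent line $x'=0$, which contains many points of $B$. One would guess that the points on the tangent line survive when the line is bent slightly. To prove this we need a description of $B$ which shows how points of $B$ move. The one we use is elementary to state: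
\[
B=\{(x,y)\in C^2:\ y-\sigma(x)\in V\},
\]
where $\sigma:C\to C$ is continuous and $\mathbb{Q}_p$-linear and $V\subset C$ is a $\mathbb{Q}_p$-plane (Proposition~\ref{prop:graphs}). On the parabola the condition becomes $y-\sigma(y^2)\in V$. The map $y\mapsto y-\sigma(y^2)$ is not analytic (Remark~\ref{rem:sigma}), but near $0$ it differs from the identity by a contraction, and this is all that is needed.

\medskip
\noindent\emph{Conventions.} Polydisks are open or closed and have positive radii; they are open and closed in $C^2$. A power series is \emph{convergent} if it converges on some polydisk around $0$; $C\{x\}$ and $C\{x,y\}$ denote the rings of convergent series. For $F\in C\{x,y\}$ put $Z=\{b\in B:F(\iota(b))=0\}$, where $b$ runs over the points of $B$ in a fixed polydisk around $0$ on which $F$ converges; only points near $0$ will matter. By $Z\cap D$ we mean $\{b\in Z:\iota(b)\in D\}$. The topology on subsets of $B$ is the one induced from $C^2$.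

\begin{theorem}\label{thm:smooth}
Let $F\in C\{x,y\}$ with $F(0)=0$ and $L:=dF_0\ne0$. Put $W=\ker(L|_B)$ and $W_r=\{w\in W:|w|\le r\}$.
\begin{enumerate}
\item[(a)] $W\cong\mathbb{Q}_p^2$, and for all small $r>0$ there is a surjective isometry $g:W_r\to Z\cap\{|b|\le r\}$ with $g(0)=0$ and $|g(w)-w|\le\mathrm{const}\cdot|w|^2$. Here $W_r\cong\mathbb{Z}_p^2$ as a topological $\mathbb{Z}_p$-module. In the coordinates given by a $\mathbb{Z}_p$-basis of $W_r$, the map $\iota\circ g$ is given by power series over $C$ whose coefficients tend to $0$.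
\item[(b)] For every sufficiently small polydisk $D$ around $0$, $Z\cap D$ is homeomorphic to a nonempty open and closed subset of $\mathbb{Z}_p^2$. It is therefore profinite, without isolated points, and of cardinality $2^{\aleph_0}$.
\end{enumerate}
\end{theorem}

For $F=y^2-x$ we have $L=-x$ and $W=\ker(\theta|_B)$, and we obtain the answer to the question above.

\begin{corollary}\label{cor:parabola}
Let $p$ be any prime. Every polydisk $D$ around $0$ contains points $(x,y)\in B$ with $y^2=x$ and $(x,y)\ne(0,0)$. So $(0,0)$ is not an isolated point of $\{(x,y)\in B:y^2=x\}$.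
\end{corollary}

\begin{theorem}\label{thm:singular}
Let $0\ne F\in C\{x,y\}$ with $F(0)=0$, possibly singular or non-reduced. For every sufficiently small polydisk $D$ around $0$, the set $\{F=0\}\cap B\cap D$ is homeomorphic to the Cantor set: it is profinite, perfect, and of cardinality $2^{\aleph_0}$. The hypotheses are necessary: if $F(0)\ne0$ the set is empty for small $D$, and if $F=0$ it is never compact.
\end{theorem}

Section~\ref{sec:graphs} proves the description of $B$; it is the only place where $p$-adic Hodge theory enters, apart from the extension to higher rank in Section~\ref{sec:smooth}. Section~\ref{sec:parabola} gives a direct proof of Corollary~\ref{cor:parabola}. Section~\ref{sec:smooth} treats smooth germs, with other base points and higher rank, and Section~\ref{sec:singular} arbitrary germs.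

\section{$BC(1/2)$ as a family of parallel graphs}\label{sec:graphs}

\subsection{A Banach space structure}

We first put a norm on $B$. It serves one purpose, to make the Hahn--Banach and open mapping theorems available in Proposition~\ref{prop:graphs}.

Recall from Fontaine that $B^+_{\mathrm{crys}}=A_{\mathrm{crys}}[1/p]$, where $A_{\mathrm{crys}}$ is $p$-torsion free and $p$-adically separated and complete, and that $\phi(A_{\mathrm{crys}})\subset A_{\mathrm{crys}}$ and $\theta(A_{\mathrm{crys}})\subset\mathcal{O}_C$. Put
\[
\Lambda=\{b\in A_{\mathrm{crys}}:\phi^2(b)=pb\}.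
\]
Since $\phi(p^nA_{\mathrm{crys}})\subset p^nA_{\mathrm{crys}}$, the map $b\mapsto\phi^2(b)-pb$ is $p$-adically continuous, so $\Lambda$ is $p$-adically closed in $A_{\mathrm{crys}}$. If $p^na\in\Lambda$ with $a\in A_{\mathrm{crys}}$, then $p^n(\phi^2(a)-pa)=0$, so $a\in\Lambda$ because there is no $p$-torsion; that is, $\Lambda\cap p^nA_{\mathrm{crys}}=p^n\Lambda$. Hence $\Lambda$ is $p$-adically separated and complete. Each $b\in B$ has a multiple $p^nb\in A_{\mathrm{crys}}$, so $B=\Lambda[1/p]$. Thus $B$ is a $\mathbb{Q}_p$-Banach space with the ultrametric norm $\|b\|=\inf\{p^{-n}:n\in\mathbb{Z},\ b\in p^n\Lambda\}$. Since $\iota(\Lambda)\subset\mathcal{O}_C^2$, we have $|\iota(b)|\le\|b\|$, and $\iota$ is continuous and $\mathbb{Q}_p$-linear.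

\subsection{Linear forms on $B$}

We use the following facts about the Fargues--Fontaine curve, all from \cite{FF}. Vector bundles on it have a rank and a degree, and the slope is degree divided by rank. There is a point $\infty$ of degree one with residue field $C$, defined by $\theta$; its ideal sheaf is isomorphic to $\mathcal{O}(-1)$. The bundle $\mathcal{O}(\lambda)$ is semistable of slope $\lambda$, and every semistable bundle of slope $0$ and rank $n$ is isomorphic to $\mathcal{O}^n$ (part of the classification theorem). Finally $H^0(\mathcal{O})=\mathbb{Q}_p$, $H^1(\mathcal{O})=0$, and $H^0(\mathcal{O}(\lambda))=0$ for $\lambda<0$.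

The bundle $\mathcal{O}(1/2)$ is attached to the isocrystal $\mathcal{D}$ with basis $e_1,e_2$ and $\phi e_1=e_2$, $\phi e_2=p^{-1}e_1$. Its global sections are the $\phi$-invariant elements $be_1+ce_2$ with $b,c\in B^+_{\mathrm{crys}}$. Invariance means $c=\phi(b)$ and $\phi(c)=pb$, that is, $\phi^2(b)=pb$; so $H^0(\mathcal{O}(1/2))=B$. The completed stalk at $\infty$ of the bundle attached to $\mathcal{D}$ is $B^+_{\mathrm{dR}}\otimes\mathcal{D}$. So the value of the section $be_1+\phi(b)e_2$ in the fiber $C^2$ at $\infty$ is $(\theta(b),\theta(\phi(b)))=\iota(b)$.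

\begin{lemma}\label{lem:linear}
The map $\iota$ is injective. For every nonzero $C$-linear form $L$ on $C^2$, the map $L:B\to C$ is surjective and its kernel has $\mathbb{Q}_p$-dimension $2$.
\end{lemma}

\begin{proof}
The kernel of $\iota$ consists of the sections vanishing in the fiber at $\infty$. It is $H^0(\mathcal{O}(1/2)\otimes\mathcal{O}(-1))=H^0(\mathcal{O}(-1/2))=0$.

Let $i_\infty$ be the inclusion of $\infty$, and let $E$ be the kernel of the surjection $\mathcal{O}(1/2)\to i_{\infty*}C^2\xrightarrow{L}i_{\infty*}C$. It is a vector bundle of rank $2$. As $\infty$ has degree one, $E$ has degree $1-1=0$. If $E$ were not semistable it would contain a line subbundle of degree $d\ge1$. This would be a subsheaf of $\mathcal{O}(1/2)$ of slope $d>1/2$, contradicting semistability of $\mathcal{O}(1/2)$. So $E$ is semistable of slope $0$ and $E\cong\mathcal{O}^2$. As $H^0(\mathcal{O})=\mathbb{Q}_p$ and $H^1(\mathcal{O})=0$, the long exact sequence of $0\to E\to\mathcal{O}(1/2)\to i_{\infty*}C\to0$ reads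
\[
0\to\mathbb{Q}_p^2\to B\xrightarrow{\;L\;}C\to0.\qedhere
\]
\end{proof}

\subsection{The graphs}

A linear form $X$ maps $B$ onto $C$ with a finite-dimensional kernel. Such a surjection of $\mathbb{Q}_p$-Banach spaces has a continuous section, and a second coordinate evaluated on this section is the map $\sigma$ we want.

\begin{proposition}\label{prop:graphs}
Let $X,Y$ be linearly independent linear forms on $C^2$, and let $W=\ker(X|_B)$. Then $Y$ maps $W$ bijectively onto a $\mathbb{Q}_p$-subspace $V\subset C$ of dimension $2$, and there is a continuous $\mathbb{Q}_p$-linear map $\sigma:C\to C$ such that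
\begin{equation}\label{eq:graphs}
\iota(B)=\{u\in C^2:\ Y(u)-\sigma(X(u))\in V\}.
\end{equation}
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:linear}, $\dim_{\mathbb{Q}_p}W=2$. If $w\in W$ and $Y(w)=0$, then $\iota(w)=0$, so $w=0$. This gives the assertion on $V=Y(W)$.

We construct a continuous section of $X:B\to C$, where $B$ has the norm $\|\cdot\|$. The field $\mathbb{Q}_p$ is spherically complete, so Ingleton's form of the Hahn--Banach theorem applies: a continuous linear functional on a subspace of an ultrametric normed $\mathbb{Q}_p$-space extends to a continuous functional on the whole space. Extend two coordinate functionals of the finite-dimensional space $W$ to $B$. Their common kernel $W'$ is a closed complement of $W$, hence a Banach space. By Lemma~\ref{lem:linear}, $X|_{W'}:W'\to C$ is a continuous bijection of $\mathbb{Q}_p$-Banach spaces, hence a homeomorphism by the open mapping theorem. Its inverse is a continuous $\mathbb{Q}_p$-linear map $s:C\to B$ with $X\circ s=\mathrm{id}$. Put $\sigma=Y\circ s$; it is continuous because $\iota$ is.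

If $b\in B$ and $a=X(b)$, then $b-s(a)\in W$, so $Y(b)-\sigma(X(b))=Y(b-s(a))\in V$. Conversely, let $u\in C^2$ satisfy $Y(u)-\sigma(X(u))=Y(w)$ with $w\in W$. The element $b=w+s(X(u))$ of $B$ has $X(b)=X(u)$ and $Y(b)=Y(w)+\sigma(X(u))=Y(u)$, so $u=\iota(b)$.
\end{proof}

In words: in the coordinates $(X,Y)$, $B$ is the union of the graphs $Y=v+\sigma(X)$ for $v\in V$. We record what we shall use about $\sigma$ and $V$.

\begin{enumerate}
\item[(i)] \emph{$\sigma$ is bounded: there is $S\ge1$ with $|\sigma(a)|\le S|a|$ for all $a\in C$.} Indeed, let $\delta>0$ be such that $|\sigma(a)|\le1$ for $|a|\le\delta$. For $a\ne0$ choose $n\in\mathbb{Z}$ with $|p^na|\le\delta<|p^{n-1}a|$. Then $|\sigma(a)|\le p^n<p\,\delta^{-1}|a|$.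
\item[(ii)] All norms on a finite-dimensional $\mathbb{Q}_p$-space are equivalent. So $V$ is closed in $C$, and for each $r>0$ the set $V_r=\{v\in V:|v|\le r\}$ is compact and open in $V$, and is a free $\mathbb{Z}_p$-module of rank $2$ with its usual topology. In particular $V_r$ has no isolated points.
\end{enumerate}

\begin{remark}\label{rem:sigma}
The homeomorphism $(X,Y)\mapsto(X,Y-\sigma(X))$ of $C^2$ carries $B$ onto $C\times V$. So $B$ is closed in $C^2$ and, with the induced topology, isomorphic to $C\times\mathbb{Q}_p^2$. The map $\sigma$ is never $C$-linear: otherwise $B$ would contain the $C$-line $Y=\sigma(X)$, and the linear form $Y-\sigma(X)$ would have an infinite-dimensional kernel on $B$, against Lemma~\ref{lem:linear}. It follows that $\sigma$ is not given by a power series near $0$, since $\sigma(pa)=p\,\sigma(a)$ would force such a series to be linear. Nor is $t\mapsto\sigma(t^k)$ for any $k\ge1$: this map is invariant under multiplication of $t$ by $k$-th roots of unity, so its series would be a series in $t^k$. Therefore we cannot use analytic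 tools for these maps, and below we use only Lipschitz estimates.
\end{remark}

\section{The parabola}\label{sec:parabola}

Everything rests on the following form of the contraction principle: a perturbation of the identity by a contraction is an isometric bijection.

\begin{lemma}\label{lem:perturb}
Let $A$ be an abelian group, complete for an ultrametric norm $|\cdot|$, and for $\rho>0$ let $A_\rho=\{a\in A:|a|\le\rho\}$. Let $m:A_\rho\to A$ satisfy $m(0)=0$ and $|m(a)-m(a')|\le q|a-a'|$ for all $a,a'\in A_\rho$, with a constant $q<1$. Then $h(a)=a-m(a)$ is an isometric bijection of $A_\rho$ onto itself with $h(0)=0$.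
\end{lemma}

\begin{proof}
For $a\ne a'$ we have $|m(a)-m(a')|<|a-a'|$, so $|h(a)-h(a')|=|a-a'|$. With $a'=0$ this gives $|h(a)|=|a|$, so $h(A_\rho)\subset A_\rho$. Given $c\in A_\rho$, the map $a\mapsto c+m(a)$ sends $A_\rho$ to itself, since $|m(a)|\le q|a|$, and is a contraction of a complete metric space. Its fixed point $a$ satisfies $h(a)=c$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:parabola}]
Apply Proposition~\ref{prop:graphs} with $X=x$ and $Y=y$: then $W=\ker(\theta|_B)$, $V=\theta(\phi(W))$, and
\[
B=\{(x,y)\in C^2:y-\sigma(x)\in V\},\qquad |\sigma(a)|\le S|a|,\quad S\ge1.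
\]
A point $(y^2,y)$ of the parabola lies in $B$ if and only if
\[
h(y):=y-\sigma(y^2)\in V.
\]
Let $0<\rho<1/S$. For $|y|,|y'|\le\rho$,
\[
|\sigma(y^2)-\sigma(y'^2)|=|\sigma((y-y')(y+y'))|\le S\rho\,|y-y'|,\qquad S\rho<1.
\]
By Lemma~\ref{lem:perturb}, $h$ is an isometric bijection of $\{|y|\le\rho\}$ onto itself. As $\rho<1$, the points of the parabola in $\{|x|,|y|\le\rho\}$ are the $(y^2,y)$ with $|y|\le\rho$. So the points of $B$ on the parabola in this polydisk are exactly the points
\[
(y^2,y),\qquad y=h^{-1}(v),\quad v\in V_\rho ,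
\]
and $|y|=|v|$. Fix $0\ne v\in V$. The points with parameters $p^nv$, for $n$ large, are nonzero and tend to $(0,0)$ as $n\to\infty$, so every polydisk around $0$ contains some of them.
\end{proof}

The solution with parameter $v$ is the limit of the iteration $y\mapsto v+\sigma(y^2)$, which starts $v,\ v+\sigma(v^2),\ v+\sigma\big((v+\sigma(v^2))^2\big),\dots$. It differs from $(0,v)$, the point of $B$ on the tangent line with the same parameter, by $(y^2,\sigma(y^2))$, which has norm at most $S|v|^2$.

\section{Smooth germs}\label{sec:smooth}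

\subsection{Proof of Theorem~\ref{thm:smooth}}

For a general smooth germ we choose coordinates in which it looks like the parabola, a graph over its tangent line. To obtain an isometry for the given norm, we choose them without changing the norm.

\medskip
\noindent\emph{Coordinates.} Dividing $F$ by a nonzero constant changes neither $Z$ nor $W$. So we may assume $L=\alpha x+\beta y$ with $\max(|\alpha|,|\beta|)=1$. Put $X=L$, and $Y=y$ if $|\alpha|=1$, $Y=x$ otherwise. The change of coordinates has entries in $\mathcal{O}_C$ and determinant $\alpha$ or $-\beta$, of absolute value $1$ in the respective case, so it lies in $GL_2(\mathcal{O}_C)$ and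
\[
|u|=\max(|X(u)|,|Y(u)|)\qquad(u\in C^2).
\]
In these coordinates $F=X+(\text{terms of degree}\ge2)$. This is where the non-vanishing gradient is used: $F$ is regular of order $1$ in $X$, so by the Weierstrass preparation theorem for convergent power series $F=(\text{unit})\cdot(X-f(Y))$ with $f\in C\{Y\}$, $f(0)=0$. Comparing linear terms shows that $f'(0)=0$, so $f=\sum_{k\ge2}f_kY^k$. Hence there is $\rho_0>0$ such that for $|X|,|Y|\le\rho_0$ all these series converge, the unit does not vanish, and
\begin{equation}\label{eq:curve}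
F=0\iff X=f(Y).
\end{equation}
Put $M=\max_k|f_k|\rho_0^k$ and $\kappa=M\rho_0^{-2}$. If $|\eta|,|\eta'|\le R\le\rho_0$, then $|\eta^k-\eta'^k|\le R^{k-1}|\eta-\eta'|$, and $|f_k|R^{k-1}\le M\rho_0^{-k}R^{k-1}\le\kappa R$ for $k\ge2$. Taking $R=\max(|\eta|,|\eta'|)$ we get
\begin{equation}\label{eq:lip}
|f(\eta)-f(\eta')|\le\kappa\max(|\eta|,|\eta'|)\,|\eta-\eta'|,\qquad |f(\eta)|\le\kappa|\eta|^2
\end{equation}
for $|\eta|,|\eta'|\le\rho_0$.

\medskip
\noindent\emph{The isometry.} Take $\sigma$, $V$ and $S\ge1$ for the coordinates $(X,Y)$ as in Section~\ref{sec:graphs}. Here $W=\ker(X|_B)=\ker(L|_B)$ is as in the theorem. As $X=0$ on $W$, we have $|w|=|Y(w)|$, and $Y:W_r\to V_r$ is an isometric isomorphism of $\mathbb{Z}_p$-modules. So $W\cong\mathbb{Q}_p^2$ and $W_r\cong\mathbb{Z}_p^2$ by (ii) of Section~\ref{sec:graphs}.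

Fix $0<\rho\le\rho_0$ with $q:=\kappa\rho S<1$, and put
\[
h(\eta)=\eta-\sigma(f(\eta))\qquad(|\eta|\le\rho).
\]
By \eqref{eq:lip}, $|\sigma(f(\eta))-\sigma(f(\eta'))|\le q|\eta-\eta'|$. So Lemma~\ref{lem:perturb} shows that $h$ is an isometric bijection of $\{|\eta|\le\rho\}$ onto itself.

By \eqref{eq:curve}, the zeros of $F$ in $\{|u|\le\rho\}$ are the points $(X,Y)=(f(\eta),\eta)$ with $|\eta|\le\rho$; here $|f(\eta)|\le\kappa\rho|\eta|\le|\eta|$ because $\kappa\rho\le q<1$. Such a point has norm $|\eta|=|h(\eta)|$, and by \eqref{eq:graphs} it lies in $B$ if and only if $h(\eta)\in V$, that is, $h(\eta)=Y(w)$ for some $w\in W$, which then has $|w|=|h(\eta)|\le\rho$. For $w\in W_\rho$ we therefore define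
\[
g(w)=\text{the point of }B\text{ with }(X,Y)=(f(\eta),\eta),\qquad \eta=h^{-1}(Y(w)).
\]
Then $g(0)=0$ and $|g(w)|=|w|$, and so $Z\cap\{|b|\le r\}=g(W_r)$ for every $0<r\le\rho$. Let $w,w'\in W_\rho$ with corresponding $\eta,\eta'$. As $|f(\eta)-f(\eta')|\le\kappa\rho|\eta-\eta'|\le|\eta-\eta'|$,
\[
|g(w)-g(w')|=|\eta-\eta'|=|h(\eta)-h(\eta')|=|Y(w)-Y(w')|=|w-w'|.
\]
Finally, $g(w)-w$ has coordinates $X=f(\eta)$ and $Y=\eta-h(\eta)=\sigma(f(\eta))$. Hence $|g(w)-w|\le S\kappa|\eta|^2=S\kappa|w|^2$.

\medskip
\noindent\emph{Power series.} The idea is to solve the same equation with power series in place of numbers. Let $0<r\le\rho$, let $e_1,e_2$ be a $\mathbb{Z}_p$-basis of $W_r$, and put $v_i=Y(e_i)$, so $|v_i|\le r$. Let $A=C\langle z_1,z_2\rangle$ be the Banach algebra of power series with coefficients tending to $0$, with the Gauss norm (the maximum of the absolute values of the coefficients). Let $\sigma_A:A\to A$ be $\sigma$ applied to each coefficient; then $|\sigma_A(a)|\le S|a|$. The estimate \eqref{eq:lip} holds in $A$ with the same proof, so $\eta\mapsto\sigma_A(f(\eta))$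 satisfies the hypothesis of Lemma~\ref{lem:perturb} on $A_\rho$, with the same $q$. Hence there is a unique $\eta\in A_\rho$ with
\[
\eta-\sigma_A(f(\eta))=z_1v_1+z_2v_2 .
\]
Now evaluate at $z\in\mathbb{Z}_p^2$. Evaluation is a continuous ring homomorphism $A\to C$ that does not increase norms, so it commutes with $f$. Since $z^\alpha\in\mathbb{Z}_p$ and $\sigma$ is continuous and $\mathbb{Q}_p$-linear, $\sigma(\sum a_\alpha z^\alpha)=\sum\sigma(a_\alpha)z^\alpha$; that is, evaluation at $z$ intertwines $\sigma_A$ and $\sigma$. So $|\eta(z)|\le\rho$ and $h(\eta(z))=z_1v_1+z_2v_2=Y(z_1e_1+z_2e_2)$. Therefore $\iota(g(z_1e_1+z_2e_2))$ has coordinates $(X,Y)=(f(\eta),\eta)(z)$ with $f(\eta),\eta\in A$. A linear change of coordinates gives the statement in $(x,y)$, and (a) is proved. The restriction to $z\in\mathbb{Z}_p^2$ matters here: for all $z\in\mathcal{O}_C^2$ the interchange would require $\sigma$ to be $C$-linear, which it is not.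

\medskip
\noindent\emph{Small polydisks.} Let $D\subset\{|u|\le\rho\}$ be a polydisk around $0$. Then $Z\cap D$ is open and closed in $Z\cap\{|b|\le\rho\}=g(W_\rho)$, which is homeomorphic to $\mathbb{Z}_p^2$, and it contains $0$. A nonempty open and closed subset of $\mathbb{Z}_p^2$ is profinite, has no isolated point and has cardinality $2^{\aleph_0}$. This proves (b). \qed

\subsection{Other base points}

Let $P\in B$ be such that $\iota(P)$ lies on an analytic curve $F=0$ and $dF\ne0$ at $\iota(P)$. Since $B-P=B$, Theorem~\ref{thm:smooth} applies to $F(\iota(P)+\cdot)$. So $P$ has a neighborhood in the intersection of $B$ with the curve that is homeomorphic to $\mathbb{Z}_p^2$. For example, the set $\{b\in B:\theta(\phi(b))^2=\theta(b)\}$, which is closed in $B$, has this local structure at each of its points, because the gradient $(-1,2y)$ of $y^2-x$ never vanishes.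

\subsection{Higher rank}

Let $n\ge2$ and let $B_n=(B^+_{\mathrm{crys}})^{\phi^n=p}=H^0(\mathcal{O}(1/n))$, mapped to $C^n$ by $\iota_n=(\theta\circ\phi^i)_{0\le i<n}$. \emph{For a smooth hypersurface germ $F=0$ at the origin of $C^n$, Theorem~\ref{thm:smooth} holds with $B_n$ in place of $B$, and $\mathbb{Q}_p^n$, $\mathbb{Z}_p^n$ in place of $\mathbb{Q}_p^2$, $\mathbb{Z}_p^2$.} The changes are the following.

The Banach structure is obtained as before, with $\phi^n$ in place of $\phi^2$. The isocrystal now has basis $e_1,\dots,e_n$ with $\phi e_i=e_{i+1}$ for $i<n$ and $\phi e_n=p^{-1}e_1$; its invariants are $\sum_i\phi^{i-1}(b)e_i$ with $\phi^n(b)=pb$, and evaluation at $\infty$ is $\iota_n$. Injectivity of $\iota_n$ follows from $H^0(\mathcal{O}(1/n)\otimes\mathcal{O}(-1))=0$, as the slope $1/n-1$ is negative. The kernel $E$ of $\mathcal{O}(1/n)\to i_{\infty*}C^n\xrightarrow{L}i_{\infty*}C$ has rank $n$ and degree $0$. A saturated subbundle of $E$ of positive degree cannot have rank $n$, since it would equal $E$. So it would have rank $r<n$ and slope $\ge1/r>1/n$,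 contradicting semistability of $\mathcal{O}(1/n)$. Hence $E$ is semistable of slope $0$, $E\cong\mathcal{O}^n$, and $L:B_n\to C$ is surjective with kernel $W\cong\mathbb{Q}_p^n$.

In Proposition~\ref{prop:graphs} let $Y$ be a system of $n-1$ linear forms completing $X$ to coordinates. The same proof gives $\iota_n(B_n)=\{Y-\sigma(X)\in V\}$ with $\sigma:C\to C^{n-1}$ continuous and $\mathbb{Q}_p$-linear and $V=Y(W)\subset C^{n-1}$ of $\mathbb{Q}_p$-dimension $n$. In the proof of Theorem~\ref{thm:smooth} normalize $L$ to have maximal coefficient of absolute value $1$ and take for $Y$ the given coordinates except one whose coefficient in $L$ is a unit of $\mathcal{O}_C$; the coordinate change lies in $GL_n(\mathcal{O}_C)$. Weierstrass preparation gives $F=(\text{unit})\cdot(X-f(Y))$ with $f$ a convergent series in $n-1$ variables without terms of degree $<2$. Writing $f=\sum_\alpha f_\alpha Y^\alpha$ and using $|\eta^\alpha-\eta'^\alpha|\le R^{|\alpha|-1}|\eta-\eta'|$ for $|\eta|,|\eta'|\le R$ we obtain \eqref{eq:lip} again. Lemma~\ref{lem:perturb} is applied to $C^{n-1}$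 and to $C\langle z_1,\dots,z_n\rangle^{n-1}$ with the maximum norms. The rest is unchanged. The case $n=1$ is excluded because $\theta$ on $(B^+_{\mathrm{crys}})^{\phi=p}$ has a one-dimensional kernel, so it is not an embedding.

\section{Arbitrary germs}\label{sec:singular}

Consider the cusp $y^2=x^3$, parametrized by $(x,y)=(t^2,t^3)$. Its tangent line is $y=0$, so we use Proposition~\ref{prop:graphs} with $X=y$ and $Y=x$. The parameter $t$ gives a point of $B$ if and only if
\[
t^2-\sigma(t^3)\in V .
\]
The leading term is no longer the identity but a square, and $\sigma(t^3)$ is not analytic (Remark~\ref{rem:sigma}), so there is no Newton polygon to consult. The remedy is to extract a square root: $t^2-\sigma(t^3)=k(t)^2$ with $k(t)=t\sqrt{1-\sigma(t^3)/t^2}$, and to show that $k$ is a perturbation of the identity. Then the solutions are the $t=k^{-1}(\tau)$ with $\tau^2\in V$. We now carry this out for all branches of all germs.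

\subsection{Branches}

Let $F_m\ne0$, $m\ge1$, be the lowest-degree form of $F$. After a $C$-linear change of coordinates we may assume $F_m(0,1)\ne0$. We keep the names $x,y$ for the new coordinates, so that $x,y$ are now some pair of linearly independent linear forms on $C^2$; Proposition~\ref{prop:graphs} allows any such pair. By Weierstrass preparation, $F=(\text{unit})\cdot P$ with
\[
P=y^m+c_1(x)y^{m-1}+\dots+c_m(x),\qquad c_i\in C\{x\},\quad c_i(0)=0.
\]
The lowest-degree form of $P$ has degree $m$, as it is a constant multiple of $F_m$. Hence $\mathrm{ord}\,c_i\ge i$.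

\begin{lemma}\label{lem:puiseux}
There are $e\ge1$, constants $\lambda_j\in C$ and series $\nu_j\in C\{t\}$ with $\mathrm{ord}\,\nu_j\ge e+1$ such that
\[
P(t^e,y)=\prod_{j=1}^m(y-\eta_j(t)),\qquad \eta_j=\lambda_jt^e+\nu_j .
\]
\end{lemma}

\begin{proof}
The ring $C\{x\}$ is a henselian discrete valuation ring \cite[\S45]{Nagata} whose residue field $C$ is algebraically closed of characteristic $0$. Let $\mathcal{M}$ be a splitting field of $P$ over $\mathcal{K}=\mathrm{Frac}\,C\{x\}$ and $e=[\mathcal{M}:\mathcal{K}]$. The integral closure $\mathcal{O}$ of $C\{x\}$ in $\mathcal{M}$ is finite over $C\{x\}$, as the characteristic is $0$. As $C\{x\}$ is henselian, $\mathcal{O}$ is local, hence a discrete valuation ring, and is henselian; its residue field is $C$, so its ramification index is $e$. Let $\pi$ be a uniformizer of $\mathcal{O}$ and write $\pi^e=\varepsilon x$ with $\varepsilon\in\mathcal{O}^\times$. By Hensel's lemma $\varepsilon$ has an $e$-th root $\varepsilon_1\in\mathcal{O}^\times$, and $t=\pi/\varepsilon_1$ satisfies $t^e=x$. Since $T^e-x$ is an Eisenstein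 polynomial, $\mathcal{M}=\mathcal{K}(t)$. This is $\mathrm{Frac}\,C\{t\}$, because $C\{t\}=\bigoplus_{0\le i<e}t^iC\{t^e\}$. So $P(t^e,y)$ splits over $\mathrm{Frac}\,C\{t\}$. Its roots $\eta_j$ are integral over $C\{t\}$, which is integrally closed, so $\eta_j\in C\{t\}$. From $P(0,y)=y^m$ we get $\eta_j(0)=0$.

Suppose $\mathrm{ord}\,\eta_j=k<e$. For $i\ge1$ the term $c_i(t^e)\eta_j^{m-i}$ has order at least $ie+(m-i)k>mk$, whereas $\eta_j^m$ has order $mk$. This contradicts $P(t^e,\eta_j)=0$. So $\mathrm{ord}\,\eta_j\ge e$, and we let $\lambda_j$ be the coefficient of $t^e$ in $\eta_j$.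
\end{proof}

Choose $r_0>0$ so small that for $|x|,|y|\le r_0$ all series in $F=(\text{unit})\cdot P$ converge and the unit does not vanish, and that all $\nu_j$ converge for $|t|\le r_1:=r_0^{1/e}$. There is $K>0$ with
\begin{equation}\label{eq:nu}
|\nu_j(t)|\le K|t|^{e+1},\qquad |\nu_j(t)-\nu_j(t')|\le K\max(|t|,|t'|)^e\,|t-t'|\qquad(|t|,|t'|\le r_1)
\end{equation}
for all $j$. This is shown like \eqref{eq:lip}: if $\nu_j=\sum_{k\ge e+1}n_kt^k$ and $|n_k|r_1^k\le M$ for all $k$, then $|n_k|R^{k-1}\le Mr_1^{-(e+1)}R^e$ for $R\le r_1$, so any $K\ge Mr_1^{-(e+1)}$ works for this $j$.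

For each $j$ let $X_j=y-\lambda_jx$ and $Y_j=x$, and take $\sigma_j$, $V_j$ as in Proposition~\ref{prop:graphs} for these coordinates. Let $S\ge1$ satisfy $|\sigma_j(a)|\le S|a|$ for all $j$ and $a$. In these coordinates the $j$-th branch is
\[
\beta_j(t):\quad (X_j,Y_j)=(\nu_j(t),\,t^e),
\]
and by \eqref{eq:graphs}
\begin{equation}\label{eq:branchcond}
\beta_j(t)\in B\iff h_j(t):=t^e-\sigma_j(\nu_j(t))\in V_j .
\end{equation}

\subsection{Extracting the root}

We recall that for $|z|<p^{-1/(p-1)}$ the series $\log(1+z)$ converges and $|\log(1+z)|=|z|$, that $\exp$ converges on the same disk with $|\exp(z)-1|=|z|$, and that there both are homomorphisms and inverse to each other. Let $|e|$ be the $p$-adic absolute value of the integer $e$, put $\varpi=|e|p^{-1/(p-1)}$, and for $|z|<\varpi$ let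
\[
\psi(z)=\exp\big(e^{-1}\log(1+z)\big).
\]
Then $\psi(z)^e=1+z$, $\psi(0)=1$ and $|\psi(z)|=1$. Moreover, for $|z|,|z'|<\varpi$,
\begin{equation}\label{eq:psi}
|\psi(z)-\psi(z')|=\left|\frac{\psi(z)}{\psi(z')}-1\right|=\left|e^{-1}\log\frac{1+z}{1+z'}\right|=\frac{|z-z'|}{|e|}\,.
\end{equation}

Now choose $\rho>0$ such that
\begin{equation}\label{eq:rho}
\rho\le r_1,\qquad SK\rho<\varpi,\qquad |\eta_j(t)|\le r_0\ \text{ for }|t|\le\rho\text{ and all }j.
\end{equation}
The last condition can be met because $\eta_j(0)=0$.

\begin{lemma}\label{lem:root}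
For each $j$ there is an isometric bijection $k_j$ of $\{|t|\le\rho\}$ onto itself with $k_j(0)=0$ and $h_j(t)=k_j(t)^e$.
\end{lemma}

\begin{proof}
We drop the index $j$. For $0<|t|\le\rho$ put $\epsilon(t)=\sigma(\nu(t))/t^e$. By \eqref{eq:nu}, $|\epsilon(t)|\le SK|t|<\varpi$. So we can define
\[
k(t)=t\,\psi(-\epsilon(t))\quad(t\ne0),\qquad k(0)=0,
\]
and $k(t)^e=t^e(1-\epsilon(t))=h(t)$ for $t\ne0$; also $k(0)^e=0=h(0)$. Put $m(t)=t-k(t)=t\,(1-\psi(-\epsilon(t)))$ for $t\ne0$, $m(0)=0$, and
\[
q=SK\rho/|e|<\varpi/|e|=p^{-1/(p-1)}<1 .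
\]
By Lemma~\ref{lem:perturb} it suffices to show $|m(t)-m(t')|\le q|t-t'|$.

By \eqref{eq:psi}, $|m(t)|=|t|\,|\epsilon(t)|/|e|\le q|t|$ for $t\ne0$. If $|t|\ne|t'|$, say $|t|>|t'|$, then $|m(t)-m(t')|\le q|t|=q|t-t'|$. Let now $|t|=|t'|\ne0$. Then
\[
\epsilon(t)-\epsilon(t')=\frac{\sigma(\nu(t)-\nu(t'))}{t^e}+\sigma(\nu(t'))\,\frac{t'^e-t^e}{t^et'^e}.
\]
By \eqref{eq:nu} the first term has absolute value at most $SK|t|^e|t-t'|/|t|^e=SK|t-t'|$. The second has absolute value at most $SK|t|^{e+1}\cdot|t|^{e-1}|t-t'|/|t|^{2e}=SK|t-t'|$. So $|\epsilon(t)-\epsilon(t')|\le SK|t-t'|$. In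
\[
m(t)-m(t')=(t-t')\big(1-\psi(-\epsilon(t))\big)+t'\big(\psi(-\epsilon(t'))-\psi(-\epsilon(t))\big)
\]
both terms are therefore at most $(SK\rho/|e|)\,|t-t'|=q|t-t'|$ in absolute value, by \eqref{eq:psi}.
\end{proof}

\begin{lemma}\label{lem:roots}
The set $R_j=\{\tau\in C:|\tau|\le\rho,\ \tau^e\in V_j\}$ contains $0$, is compact, and has no isolated points.
\end{lemma}

\begin{proof}
Write $V=V_j$, $R=R_j$. Clearly $0\in R$. Let $(\tau_n)$ be a sequence in $R$. The elements $\tau_n^e$ lie in the compact set $\{v\in V:|v|\le\rho^e\}$. After passing to a subsequence, $\tau_n^e\to v\in V$ with $|v|\le\rho^e$. Let $\zeta_1,\dots,\zeta_e$ be the roots of $T^e-v$ in $C$, with multiplicity. Then $\prod_i(\tau_n-\zeta_i)=\tau_n^e-v\to0$, so a further subsequence converges to some $\zeta_i$. This limit satisfies $|\zeta_i|\le\rho$ and $\zeta_i^e=v\in V$. So $R$ is compact.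

Let $\tau_0\in R$ and $v_0=\tau_0^e$. Choose $v_n\in V$, $v_n\ne v_0$, $v_n\to v_0$. The product of $\tau_0-\tau$ over the roots $\tau$ of $T^e-v_n$, with multiplicity, is $v_0-v_n$, so some root $\tau_n$ has $|\tau_0-\tau_n|\le|v_0-v_n|^{1/e}\to0$. For $n$ large, $|\tau_n|\le\rho$, so $\tau_n\in R$; and $\tau_n\ne\tau_0$ because $v_n\ne v_0$. So $\tau_0$ is not isolated.
\end{proof}

\subsection{Proof of Theorem~\ref{thm:singular}}

Let $\Delta=\{|x|\le\rho^e,\ |y|\le r_0\}$, in the coordinates of this section. If $(x,y)\in\Delta$ is a zero of $F$, write $x=t^e$ with $|t|\le\rho$. Then $P(t^e,y)=0$, so $y=\eta_j(t)$ for some $j$, i.e.\ $(x,y)=\beta_j(t)$. Conversely, by \eqref{eq:rho} each $\beta_j(t)$ with $|t|\le\rho$ lies in $\Delta$ and is a zero of $F$. With \eqref{eq:branchcond} and Lemma~\ref{lem:root} we obtain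
\[
Z\cap\Delta=\bigcup_{j=1}^m\beta_j\big(\{|t|\le\rho:\ k_j(t)^e\in V_j\}\big)=\bigcup_{j=1}^m(\beta_j\circ k_j^{-1})(R_j).
\]

Each map $\beta_j\circ k_j^{-1}$ is continuous, so by Lemma~\ref{lem:roots} each set in the union is compact. The map is also at most $e$-to-one, because the coordinate $Y_j=t^e$ of $\beta_j(t)$ determines $t$ up to $e$ choices. So no image point is isolated: given $\tau_0\in R_j$, choose distinct $\tau_n\ne\tau_0$ in $R_j$ with $\tau_n\to\tau_0$; the images of the $\tau_n$ converge to that of $\tau_0$ and differ from it for $n$ large. Thus $Z\cap\Delta$ is a finite union of nonempty compact sets without isolated points, hence compact and perfect. As a subset of the ultrametric space $C^2$ it is metrizable and totally disconnected.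

Let $D$ be a polydisk around $0$ in the original coordinates with $D\subset\Delta$; every sufficiently small polydisk has this property. Then $Z\cap D$ is open and closed in $Z\cap\Delta$ and contains $0$. So it is nonempty, compact, metrizable, totally disconnected and perfect. By Brouwer's theorem it is homeomorphic to the Cantor set.

It remains to see that the hypotheses are necessary. If $F(0)\ne0$, then $F$ has no zeros near $0$. If $F=0$, the set in question is $B\cap D$. With $\sigma$ as in Proposition~\ref{prop:graphs} for the original coordinates $X=x$, $Y=y$, the set $\Gamma=\{(a,\sigma(a)):|a|\le p^{-N}\}$ is contained in $B$, is closed in $C^2$, is homeomorphic to the ball $\{|a|\le p^{-N}\}$, and lies in $D$ for $N$ large. This ball is not compact: the elements $p^N\zeta$, where $\zeta$ runs through the roots of unity of order prime to $p$, have mutual distances $p^{-N}$. So $B\cap D$ has a closed non-compact subset and is not compact. \qed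

\begin{thebibliography}{9}

\bibitem{FF}
Fargues--Fontaine, \emph{Courbes et fibr\'es vectoriels en th\'eorie de Hodge $p$-adique}, Ast\'erisque 406.

\bibitem{Nagata}
Nagata, \emph{Local Rings}.

\bibitem{sunscreen}
\emph{The Relativistic $p$-Adic Sunscreen Conjecture}, \texttt{https://gist.science/paper/2604.01245}.

\end{thebibliography}

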